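
\newtheorem{theorem}{Theorem}[section]
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\theoremstyle{definition}
\newtheorem{definition}[theorem]{Definition}
\newtheorem{example}[theorem]{Example}
\theoremstyle{remark}
\newtheorem{remark}[theorem]{Remark}
\numberwithin{equation}{section}

\title{Compactly supported orthonormal wavelets\\ for expansive integer matrices of determinant $\pm2$}


\begin{abstract}
Let $A$ be an expansive integer $d\times d$ matrix with $|\det A|=2$. We construct a real, compactly supported function $\psi\in L^2(\mathbb R^d)$ such that the functions $2^{j/2}\psi(A^jx-k)$, $j\in\mathbb Z$, $k\in\mathbb Z^d$, form an orthonormal basis of $L^2(\mathbb R^d)$. For a particular $4\times4$ matrix with characteristic polynomial $x^4+x^2+2$, for which the existence of such a $\psi$ was raised as an open problem, we give explicit wavelets built from a refinement equation with four coefficients, and we show that no orthonormal compactly supported refinable function for this matrix has a refinement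 equation with three coefficients or fewer.
\end{abstract}

\section{The question and the answer}

Let $A:\mathbb R^d\to\mathbb R^d$ be a linear map with $A(\mathbb Z^d)\subset\mathbb Z^d$ that is \emph{expansive}: all its eigenvalues have modulus greater than $1$. Suppose $|\det A|=2$. An \emph{orthonormal wavelet associated to $A$} is a function $\psi\in L^2(\mathbb R^d)$ such that
\[
\{\,2^{j/2}\psi(A^jx-k):\ j\in\mathbb Z,\ k\in\mathbb Z^d\,\}
\]
is an orthonormal basis of $L^2(\mathbb R^d)$. It is \emph{compactly supported} if it vanishes almost everywhere outside a bounded set. Nothing else is required of $\psi$; in particular it need not come from a multiresolution analysis (although ours will).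

The hypothesis $|\det A|=2$ is what makes a single function natural: $A\mathbb Z^d$ has index $2$ in $\mathbb Z^d$, so passing to the next finer scale doubles the density of the translates, and the translates of one new function should fill the gap. For $d=1$ and $A=2$ the Haar function $\mathbf 1_{[0,1/2)}-\mathbf 1_{[1/2,1)}$ does this. It comes from $\varphi=\mathbf 1_{[0,1)}$, which satisfies $\varphi(x)=\varphi(2x)+\varphi(2x-1)$. The first guess for general $A$ is therefore to solve
\[
\varphi(x)=\varphi(Ax)+\varphi(Ax-u),\qquad u\in\mathbb Z^d\setminus A\mathbb Z^d ,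
\]
and to hope that the integer translates of $\varphi$ are orthonormal. This hope can fail. For the matrix
\begin{equation}\label{eq:A0}
A_0=\begin{pmatrix} 0&1&0&0\\ 0&0&1&0\\ 0&0&-1&2\\ -1&0&-1&1\end{pmatrix}
\end{equation}
it fails for every choice of $u$, by Theorem~\ref{thm:optimal} below. The characteristic polynomial of $A_0$ is $x^4+x^2+2$ (see Section~\ref{sec:prelim}), so $\det A_0=2$. The squares of its eigenvalues are $(-1\pm\sqrt{-7})/2$, of modulus $\sqrt2$, so all eigenvalues have modulus $2^{1/4}$ and $A_0$ is expansive. The authors of \cite{source} write that, as far as they know, the existence of compactly supported wavelets associated to some multivariate expansive maps is still an open problem, and they give $A_0$ as an instance. We show that compactly supported wavelets exist for $A_0$, and more generally whenever $|\det A|=2$.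

\begin{theorem}\label{thm:general}
For every $d\ge1$ and every expansive $A$ with $A(\mathbb Z^d)\subset\mathbb Z^d$ and $|\det A|=2$, there is a real compactly supported orthonormal wavelet associated to $A$.
\end{theorem}

For $A_0$ a very short filter suffices. Let $e_1,\dots,e_4$ be the standard basis of $\mathbb R^4$ and put $v=A_0e_3=e_2-e_3-e_4$.

\begin{theorem}\label{thm:four}
Let $C,S\in\mathbb R$ with $C^2+S^2=1$ and $CS\neq0$, and let
\begin{equation}\label{eq:coeffs}
a_0=\tfrac{1+C+S}4,\quad a_1=\tfrac{1-C-S}4,\quad b_0=\tfrac{1-C+S}4,\quad b_1=\tfrac{1+C-S}4 .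
\end{equation}
There is a real compactly supported $\varphi\in L^2(\mathbb R^4)$ with $\hat\varphi(0)=1$, with orthonormal $\mathbb Z^4$-translates, and with
\[
\varphi(x)=2\bigl[a_0\,\varphi(A_0x)+a_1\,\varphi(A_0x-v)+b_0\,\varphi(A_0x-e_2)+b_1\,\varphi(A_0x-e_2-v)\bigr].
\]
Moreover
\[
\psi(x)=2\bigl[a_0\,\varphi(A_0x-e_2)+a_1\,\varphi(A_0x-e_2+v)-b_0\,\varphi(A_0x)-b_1\,\varphi(A_0x+v)\bigr]
\]
is a real compactly supported orthonormal wavelet associated to $A_0$.
\end{theorem}

For example, $C=\frac35$ and $S=\frac45$ give $a_0=\frac35$, $a_1=-\frac1{10}$, $b_0=\frac3{10}$, $b_1=\frac15$. The condition $CS\ne0$ says exactly that all four coefficients are nonzero: we shall see that $a_0a_1=-CS/8$ and $b_0b_1=CS/8$. Four is the smallest possible number: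

\begin{theorem}\label{thm:optimal}
There is no compactly supported $\varphi\in L^2(\mathbb R^4)$ with orthonormal $\mathbb Z^4$-translates that satisfies $\varphi(x)=2\sum_{k\in\mathbb Z^4}h_k\varphi(A_0x-k)$ with at most three nonzero coefficients $h_k\in\mathbb C$.
\end{theorem}

\paragraph{The method.} Everything is governed by the filter $m(\xi)=\sum_kh_ke^{-2\pi ik\cdot\xi}$ on the torus. Section~\ref{sec:frame} reduces the construction to a statement about the dynamics of $B=A^T$: a certain random walk has no trap away from $0$, that is, every nonempty closed set that the walk cannot leave contains $0$. Section~\ref{sec:rotation} finds the trap that stops the Haar filter for $A_0$ and shows how a $2\times2$ unitary factor, which we call a rotation, opens it when inserted in the two-component form of the filter. In dimension one, one rotation leaves only one zero of $m$, and then there is nothing more to prove. In dimension $d$, we use $d$ rotations with increasing angles to reach the same situation (Section~\ref{sec:general}). With a single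 rotation in $\mathbb R^4$, the zero set of $m$ is two-dimensional, and the arithmetic of $A_0$ takes over (Section~\ref{sec:four}). Section~\ref{sec:optimal} shows that with at most three coefficients a trap can never be avoided.

\section{Lattices, the torus and brackets}\label{sec:prelim}

Throughout, $A$ is an expansive integer matrix with $|\det A|=2$, $B=A^T$, $T=\mathbb R^d/\mathbb Z^d$, and $\hat f(\xi)=\int f(x)e^{-2\pi ix\cdot\xi}\,dx$. Coordinates of points of $T$, and expressions $k\cdot\xi$ with $k\in\mathbb Z^d$ and $\xi\in T$, are taken mod $1$.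

\paragraph{The endomorphism $B$.} Since $B^{-1}$ has spectral radius less than $1$, $\|B^{-j}\|\to0$ exponentially. The map $B$ induces a surjective endomorphism of $T$ that preserves Lebesgue measure, and its kernel $B^{-1}\mathbb Z^d/\mathbb Z^d$ has order $2$. We write $\ker B=\{0,\omega\}$; then $2\omega=0$ and $B^{-1}\mathbb Z^d=\mathbb Z^d\cup(\omega+\mathbb Z^d)$. For $y\in T$ let $B^{-j}y\subset T$ denote the full preimage of $y$ under $B^j$. It has $2^j$ points and is a coset of $B^{-j}\mathbb Z^d/\mathbb Z^d$. Every point of $\mathbb R^d$ is within $\sqrt d$ of every translate of $\mathbb Z^d$, hence, applying $B^{-j}$,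
\begin{equation}\label{eq:dense}
\text{every point of $T$ is within } \varepsilon_j=\sqrt d\,\|B^{-j}\| \text{ of } B^{-j}y,\qquad \varepsilon_j\to0 .
\end{equation}

\paragraph{The two cosets.} Fix $u\in\mathbb Z^d\setminus A\mathbb Z^d$, so that $\mathbb Z^d=A\mathbb Z^d\cup(u+A\mathbb Z^d)$. For $k\in\mathbb Z^d$ we have $(Ak)\cdot\omega=k\cdot B\omega=0$. If also $u\cdot\omega=0$, then $\omega$ would annihilate $\mathbb Z^d$, that is, $\omega=0$. Since $2u\cdot\omega=0$, it follows that $u\cdot\omega=\frac12$, so
\begin{equation}\label{eq:sign}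
e^{-2\pi iu\cdot(\eta+\omega)}=-e^{-2\pi iu\cdot\eta}.
\end{equation}
Sorting the frequencies of a trigonometric polynomial $m$ by coset, and using $e^{-2\pi i(Al)\cdot\eta}=e^{-2\pi il\cdot B\eta}$, we can write
\begin{equation}\label{eq:split}
m(\eta)=F(B\eta)+e^{-2\pi iu\cdot\eta}G(B\eta)
\end{equation}
with trigonometric polynomials $F,G$. By \eqref{eq:sign}, $m(\eta+\omega)=F(B\eta)-e^{-2\pi iu\cdot\eta}G(B\eta)$, hence
\begin{equation}\label{eq:parallelogram}
|m(\eta)|^2+|m(\eta+\omega)|^2=2\bigl(|F|^2+|G|^2\bigr)(B\eta).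
\end{equation}

\paragraph{Brackets.} For $f,g\in L^2(\mathbb R^d)$ put
\[
[f,g](\xi)=\sum_{k\in\mathbb Z^d}\hat f(\xi+k)\overline{\hat g(\xi+k)}\in L^1(T).
\]
Its Fourier coefficients are inner products with translates: $\int_T[f,g](\xi)e^{2\pi ik\cdot\xi}d\xi=\langle f,g(\cdot-k)\rangle$ by Plancherel. So the translates of $f$ are orthonormal if and only if $[f,f]=1$ a.e., and the translates of $f$ are orthogonal to those of $g$ if and only if $[f,g]=0$ a.e. If $\hat f_1(B\eta)=p(\eta)\hat f(\eta)$ and $\hat g_1(B\eta)=q(\eta)\hat g(\eta)$ with trigonometric polynomials $p,q$, then splitting $B^{-1}\mathbb Z^d$ into its two cosets of $\mathbb Z^d$ gives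
\begin{equation}\label{eq:transfer}
[f_1,g_1](B\eta)=p(\eta)\overline{q(\eta)}\,[f,g](\eta)+p(\eta+\omega)\overline{q(\eta+\omega)}\,[f,g](\eta+\omega)
\end{equation}
for a.e.\ $\eta$. For compactly supported functions the bracket makes sense at every point.

\begin{lemma}\label{lem:bracket}
Let $f\in L^2(\mathbb R^d)$ be compactly supported. Then $\sum_k|\hat f(\xi+k)|^2$ converges for every $\xi\in\mathbb R^d$, and it is a trigonometric polynomial in $\xi$. If the translates of $f$ are orthonormal, it equals $1$ for every $\xi$.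
\end{lemma}
\begin{proof}
Note that $f\in L^1$, so $\hat f$ is continuous. Fix $\xi$. The function $g_\xi(x)=\sum_lf(x-l)e^{-2\pi i\xi\cdot(x-l)}$ is $\mathbb Z^d$-periodic, is a finite sum on the unit cube, lies in $L^2(T)$, and has Fourier coefficients $\hat f(\xi+k)$. Parseval's identity gives
\[
\sum_k|\hat f(\xi+k)|^2=\int_{[0,1]^d}\Bigl|\sum_lf(x-l)e^{2\pi i\xi\cdot l}\Bigr|^2dx .
\]
Only finitely many $l$, independent of $\xi$, contribute on the right, so expanding the square yields a trigonometric polynomial in $\xi$. It represents $[f,f]$. If the translates are orthonormal, it is $1$ a.e., hence everywhere.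
\end{proof}

\paragraph{The matrix $A_0$.} The columns of \eqref{eq:A0} give
\[
A_0e_1=-e_4,\quad A_0e_2=e_1,\quad A_0e_3=e_2-e_3-e_4=v,\quad A_0e_4=2e_3+e_4 .
\]
Hence $A_0^2e_2=-e_4$, $A_0^3e_2=-2e_3-e_4$ and $A_0^4e_2=-2v-2e_3-e_4=-2e_2+e_4$, so $(A_0^4+A_0^2+2)e_2=0$. Since $e_2,A_0e_2,A_0^2e_2,A_0^3e_2$ are linearly independent, $x^4+x^2+2$ is the characteristic polynomial. For $B_0=A_0^T$,
\begin{equation}\label{eq:B0}
B_0\eta=(-\eta_4,\ \eta_1,\ \eta_2-\eta_3-\eta_4,\ 2\eta_3+\eta_4),\qquad B_0^4+B_0^2+2=0 .
\end{equation}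
Solving $B_0\omega=0$ in $T$ gives $\omega_1=\omega_4=0$, $\omega_2=\omega_3$ and $2\omega_3=0$, so $\omega=(0,\frac12,\frac12,0)$. As $e_2\cdot\omega=\frac12$, we have $e_2\notin A_0\mathbb Z^4$, and for $A_0$ we always take $u=e_2$. Finally, \eqref{eq:B0} shows that the four points
\begin{equation}\label{eq:fixed}
\tfrac12(s,s,t,s),\qquad s,t\in\{0,1\},
\end{equation}
which form a subgroup of $T$, are fixed by $B_0$: the third coordinate of the image is $\frac12(s-t-s)=-\frac t2=\frac t2$ in $T$, and the others are immediate.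

\section{From a filter to a wavelet}\label{sec:frame}

If $\varphi(x)=2\sum_kh_k\varphi(Ax-k)$ is a finite sum, then $\hat\varphi(B\eta)=m(\eta)\hat\varphi(\eta)$ with $m(\xi)=\sum_kh_ke^{-2\pi ik\cdot\xi}$. If $\varphi$ has orthonormal translates, then \eqref{eq:transfer} forces
$|m(\eta)|^2+|m(\eta+\omega)|^2=1$. When this identity holds, we may regard $|m(\eta)|^2$ as the probability that a walker at $x\in T$ moves to the preimage $\eta\in B^{-1}x$. By \eqref{eq:transfer}, $[\varphi,\varphi]$ is harmonic for this walk whether or not the translates are orthonormal. It will be constant if the walk has no way of being confined away from $0$. This motivates the following notion.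

\begin{definition}
Let $m$ be a trigonometric polynomial. A set $K\subset T$ is \emph{$m$-invariant} if
\[
x\in K,\quad B\eta=x,\quad m(\eta)\ne0\quad\Longrightarrow\quad\eta\in K .
\]
\end{definition}

\begin{proposition}\label{prop:frame}
Let $m(\xi)=\sum_kh_ke^{-2\pi ik\cdot\xi}$ be a finite sum with real $h_k$ such that
\begin{enumerate}
\item[\textup{(i)}] $|m(\xi)|^2+|m(\xi+\omega)|^2=1$ for all $\xi$;
\item[\textup{(ii)}] $m(0)=1$;
\item[\textup{(iii)}] every nonempty closed $m$-invariant set $K\subset T$ contains $0$.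
\end{enumerate}
Put $\hat\varphi(\xi)=\prod_{j\ge1}m(B^{-j}\xi)$ for $\xi\in\mathbb R^d$, $n(\xi)=e^{-2\pi iu\cdot\xi}\,\overline{m(\xi+\omega)}$ and $\hat\psi(B\xi)=n(\xi)\hat\varphi(\xi)$. Then $\varphi\in L^2(\mathbb R^d)$ is real, compactly supported and has orthonormal translates, and $\psi$ is a real compactly supported orthonormal wavelet associated to $A$.
\end{proposition}

\begin{example}\label{ex:one}
Let $d=1$ and $A=2$, so $\omega=\frac12$. The filter $m(\xi)=\frac12(1+e^{-2\pi i\xi})$ vanishes only at $\frac12$ and gives $\varphi=\mathbf 1_{[0,1]}$. The filter $m(\xi)=\frac12(1+e^{-6\pi i\xi})$ also satisfies (i) and (ii), but it gives $\varphi=\frac13\mathbf 1_{[0,3]}$, and $\langle\varphi,\varphi(\cdot-1)\rangle=\frac29$. Condition (iii) detects this: the preimages of $\frac13$ are $\frac16,\frac23$, those of $\frac23$ are $\frac13,\frac56$, and $m(\frac16)=m(\frac56)=0$, so $\{\frac13,\frac23\}$ is $m$-invariant and does not contain $0$.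
\end{example}

\begin{proof}[Proof of Proposition~\ref{prop:frame}]
\emph{Step 1: $\varphi$ is in $L^2$ and compactly supported.} Since $m$ is Lipschitz, $m(0)=1$, and $\|B^{-j}\|$ decays exponentially, the product converges locally uniformly. Thus $\hat\varphi$ is continuous, $\hat\varphi(0)=1$, and $\hat\varphi(B\eta)=m(\eta)\hat\varphi(\eta)$. By (i), $|m|\le1$, so $|\hat\varphi|\le1$. To see that $\hat\varphi$ is the transform of an $L^2$ function, put $\mathcal Tf(x)=2\sum_kh_kf(Ax-k)$, so that $\widehat{\mathcal Tf}(B\eta)=m(\eta)\hat f(\eta)$, and let $\varphi_n=\mathcal T^n\mathbf 1_{[0,1]^d}$. The translates of $\mathbf 1_{[0,1]^d}$ are orthonormal, so its bracket is $1$. By \eqref{eq:transfer} and (i), $[\varphi_n,\varphi_n]=1$ a.e.\ for all $n$, so $\|\varphi_n\|=1$.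

Choose a norm $|\cdot|_*$ on $\mathbb R^d$ in which $A^{-1}$ has operator norm $r<1$; one exists because $A^{-1}$ has spectral radius less than $1$. Balls in this paragraph refer to this norm. If $f$ is supported in the closed ball of radius $\rho$ about $0$, then $\mathcal Tf$ is supported in the ball of radius $r(\rho+\max_{h_k\ne0}|k|_*)$. For $\rho$ large this is at most $\rho$, and the ball of radius $\rho$ contains $[0,1]^d$; then it contains the supports of all $\varphi_n$. Moreover
$\hat\varphi_n(\xi)=\prod_{j=1}^nm(B^{-j}\xi)\cdot\widehat{\mathbf 1_{[0,1]^d}}(B^{-n}\xi)\to\hat\varphi(\xi)$ locally uniformly. As the $\hat\varphi_n$ are bounded in $L^2$, Fatou's lemma gives $\hat\varphi\in L^2$ with $\|\hat\varphi\|\le1$, and $\hat\varphi_n\to\hat\varphi$ weakly (test against $C_c$). So $\varphi\in L^2$, $\|\varphi\|\le1$, and $\varphi$, as the weak limit of the real functions $\varphi_n$, is real and supported in the same ball.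

\emph{Step 2: orthonormal translates.} By Lemma~\ref{lem:bracket}, $\Phi(\xi)=\sum_k|\hat\varphi(\xi+k)|^2$ is a trigonometric polynomial. By \eqref{eq:transfer} and continuity,
\[
\Phi(B\eta)=|m(\eta)|^2\Phi(\eta)+|m(\eta+\omega)|^2\Phi(\eta+\omega)\qquad\text{for all }\eta .
\]
The weights are nonnegative with sum $1$. So if $\Phi$ is minimal at $x=B\eta$ and $m(\eta)\ne0$, then $\Phi$ is minimal at $\eta$. In other words, the set where $\Phi$ attains its minimum is $m$-invariant; it is also closed and nonempty. The same holds for the maximum. By (iii) both sets contain $0$, so $\Phi$ is constant. Now $\Phi(0)\ge|\hat\varphi(0)|^2=1$, while $\Phi=\int_T\Phi=\|\varphi\|^2\le1$. Hence $\Phi\equiv1$.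

\emph{Step 3: one scale.} Since $e^{2\pi ik\cdot\omega}=\pm1$ for $k\in\mathbb Z^d$, $n$ is a trigonometric polynomial with real coefficients. By \eqref{eq:sign} and $2\omega=0$, $n(\eta+\omega)=-e^{-2\pi iu\cdot\eta}\,\overline{m(\eta)}$. Together with (i) this shows that
\[
U(\eta)=\begin{pmatrix}m(\eta)&m(\eta+\omega)\\ n(\eta)&n(\eta+\omega)\end{pmatrix}
\]
is unitary: both rows have norm $1$, and $m(\eta)\overline{n(\eta)}+m(\eta+\omega)\overline{n(\eta+\omega)}=e^{2\pi iu\cdot\eta}\bigl(m(\eta)m(\eta+\omega)-m(\eta+\omega)m(\eta)\bigr)=0$. Since $[\varphi,\varphi]=1$, \eqref{eq:transfer} gives $[\psi,\psi]=1$ and $[\varphi,\psi]=0$. So the translates of $\psi$ are orthonormal and orthogonal to those of $\varphi$.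

Write $f_{j,k}(x)=2^{j/2}f(A^jx-k)$, and let $V_j$ and $W_j$ be the closed spans of $\{\varphi_{j,k}\}_k$ and $\{\psi_{j,k}\}_k$. Then $V_0\perp W_0$ and $V_0,W_0\subset V_1$. We claim $V_1=V_0\oplus W_0$. If $g\in V_1$, then $\hat g(B\eta)=c(\eta)\hat\varphi(\eta)$ with $c\in L^2(T)$. The functions
\[
c(\eta)\overline{m(\eta)}+c(\eta+\omega)\overline{m(\eta+\omega)},\qquad
c(\eta)\overline{n(\eta)}+c(\eta+\omega)\overline{n(\eta+\omega)}
\]
are invariant under $\eta\mapsto\eta+\omega$, so they equal $\alpha(B\eta)$ and $\beta(B\eta)$ with $\alpha,\beta\in L^2(T)$. Since the columns of $U$ are orthonormal,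
\[
\alpha(B\eta)m(\eta)+\beta(B\eta)n(\eta)=c(\eta)\bigl(|m|^2+|n|^2\bigr)(\eta)+c(\eta+\omega)\cdot0=c(\eta).
\]
Multiplying by $\hat\varphi(\eta)$ gives $\hat g=\alpha\hat\varphi+\beta\hat\psi$, that is, $g\in V_0\oplus W_0$.

\emph{Step 4: all scales.} By dilation $V_{j+1}=V_j\oplus W_j$ for all $j\in\mathbb Z$. So all $\psi_{j,k}$ together are orthonormal, and with $P_j$ the orthogonal projection onto $V_j$,
\[
\sum_{j=-J}^{J-1}\sum_k|\langle f,\psi_{j,k}\rangle|^2=\|P_Jf\|^2-\|P_{-J}f\|^2 .
\]
It remains to show $\|P_Jf\|\to\|f\|$ and $\|P_{-J}f\|\to0$ as $J\to\infty$. Since $\|P_j\|\le1$, dense classes of $f$ suffice.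

First let $\hat f\in C_c(\mathbb R^d)$. By Plancherel and the substitution $\xi=B^J\eta$, $\langle f,\varphi_{J,k}\rangle=2^{J/2}\int\hat f(B^J\eta)\overline{\hat\varphi(\eta)}\,e^{2\pi ik\cdot\eta}d\eta$. For large $J$ the integrand is supported in $[-\frac12,\frac12]^d$, so Parseval's identity gives
\[
\|P_Jf\|^2=\sum_k|\langle f,\varphi_{J,k}\rangle|^2=\int|\hat f(\xi)|^2\,|\hat\varphi(B^{-J}\xi)|^2\,d\xi\longrightarrow\|f\|^2
\]
by dominated convergence, as $|\hat\varphi|\le1$, $\hat\varphi$ is continuous and $\hat\varphi(0)=1$.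

Next let $f\in L^2$ be supported in a ball $D$. Then
\[
\|P_{-J}f\|^2\le\|f\|^2\sum_k\int_D|\varphi_{-J,k}|^2=\|f\|^2\int_{A^{-J}D}\sum_k|\varphi(y-k)|^2\,dy\longrightarrow0,
\]
since the integrand is locally integrable and the sets $A^{-J}D$ stay in a fixed bounded set while their measure $2^{-J}|D|$ tends to $0$.

Thus $\{\psi_{j,k}\}$ is an orthonormal basis. Finally, since $n$ is a trigonometric polynomial with real coefficients, $\psi$ is a finite real combination of functions $\varphi(Ax-k)$. Hence $\psi$ is real and compactly supported.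
\end{proof}

\section{A trap, and a rotation that opens it}\label{sec:rotation}

\begin{example}[the Haar filter for $A_0$]\label{ex:trap}
Take $m(\xi)=\frac12(1+e^{-2\pi i\xi_2})$, which satisfies (i) and (ii). The point $p=(0,0,\frac12,0)$ is fixed by $B_0$, so its preimages are $p$ and $p+\omega=(0,\frac12,0,0)$. Here $m(p)=1$ and $m(p+\omega)=0$: the walk started at $p$ never leaves $p$. So $\{p\}$ is $m$-invariant, and (iii) fails.
\end{example}

To open this trap, we must make $m(p+\omega)$ nonzero, without creating another trap. The decomposition \eqref{eq:split} shows how much freedom there is. By \eqref{eq:parallelogram}, condition (i) says that $w=\sqrt2\,(F,G)^T$ is a unit vector in $\mathbb C^2$ at every point of $T$. The Haar filter is the constant vector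
\[
w_0=\tfrac1{\sqrt2}(1,1)^T,
\]
and we may multiply it by any unitary matrix that depends on $e^{-2\pi ix_1},\dots,e^{-2\pi ix_d}$ polynomially, with real coefficients, and is the identity at $x=0$.

\begin{lemma}\label{lem:polyphase}
Let $w=(w_1,w_2)^T:T\to\mathbb C^2$ have trigonometric polynomials with real coefficients as entries, and let $|w_1|^2+|w_2|^2=1$ on $T$ and $w(0)=w_0$. Then
\begin{equation}\label{eq:mfromw}
m(\eta)=\tfrac1{\sqrt2}\bigl(w_1(B\eta)+e^{-2\pi iu\cdot\eta}w_2(B\eta)\bigr)
\end{equation}
has real coefficients and satisfies \textup{(i)} and \textup{(ii)}. If $m(\eta)=0$, then $|w_1|=|w_2|$ at $B\eta$.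
\end{lemma}
\begin{proof}
Condition (i) is \eqref{eq:parallelogram}, and $m(0)=\frac1{\sqrt2}\cdot\frac2{\sqrt2}=1$. The rest is clear from \eqref{eq:mfromw}.
\end{proof}

For $\theta\in\mathbb R$ put $e_\theta=(\cos\theta,\sin\theta)^T$ and $e_\theta^\perp=(-\sin\theta,\cos\theta)^T$, and for $|z|=1$ let
\begin{equation}\label{eq:V}
V_\theta(z)=e_\theta e_\theta^T+z\,e_\theta^\perp(e_\theta^\perp)^T .
\end{equation}
This matrix fixes $e_\theta$ and multiplies $e_\theta^\perp$ by $z$. It is unitary, its entries are polynomials in $z$ with real coefficients, and $V_\theta(1)$ is the identity. We call it a rotation, because it acts on the unit sphere of Section~\ref{sec:general} as one.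

\begin{lemma}\label{lem:one}
Let $C=\cos2\theta$, $S=\sin2\theta$, and let $a_0,a_1,b_0,b_1$ be as in \eqref{eq:coeffs}. Then $\frac1{\sqrt2}V_\theta(z)w_0=(a_0+a_1z,\;b_0+b_1z)^T$, and for $|z|=1$
\[
a_0+a_1=b_0+b_1=\tfrac12,\qquad |a_0+a_1z|^2-|b_0+b_1z|^2=\tfrac{CS}2\,(1-\operatorname{Re}z).
\]
Moreover $a_0a_1=-CS/8$ and $b_0b_1=CS/8$.
\end{lemma}
\begin{proof}
We have $\frac1{\sqrt2}e_\theta^Tw_0=\frac12(\cos\theta+\sin\theta)$ and $\frac1{\sqrt2}(e_\theta^\perp)^Tw_0=\frac12(\cos\theta-\sin\theta)$. Multiplying these by $e_\theta$ and $e_\theta^\perp$ gives the vectors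
\begin{gather*}
\tfrac12\bigl(\cos^2\theta+\sin\theta\cos\theta,\ \sin\theta\cos\theta+\sin^2\theta\bigr)=(a_0,b_0),\\
\tfrac12\bigl(\sin^2\theta-\sin\theta\cos\theta,\ \cos^2\theta-\sin\theta\cos\theta\bigr)=(a_1,b_1),
\end{gather*}
by the double-angle formulas. The sums are visible from \eqref{eq:coeffs}. Since $(C\pm S)^2=1\pm2CS$, we get $a_0a_1=\frac{1-(C+S)^2}{16}=-\frac{CS}8$ and $b_0b_1=\frac{1-(C-S)^2}{16}=\frac{CS}8$. Hence $a_0^2+a_1^2=\frac14+\frac{CS}4$ and $b_0^2+b_1^2=\frac14-\frac{CS}4$, and
\[
|a_0+a_1z|^2-|b_0+b_1z|^2=\tfrac{CS}2+2(a_0a_1-b_0b_1)\operatorname{Re}z=\tfrac{CS}2(1-\operatorname{Re}z).\qedhere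
\]
\end{proof}

So if $CS\ne0$, the two components have equal modulus only at $z=1$, where the rotation has no effect. Here is what this does for $A_0$ and in dimension one.

\begin{example}[the trap at $p$]
For $A_0$ take $w(x)=V_\theta(e^{-2\pi ix_3})w_0$ in \eqref{eq:mfromw}. At $p=(0,0,\frac12,0)=B_0p=B_0(p+\omega)$ we have $z=-1$. Since $p_2=0$ and $(p+\omega)_2=\frac12$,
\[
m(p)=(a_0-a_1)+(b_0-b_1)=\tfrac{C+S}2+\tfrac{S-C}2=S,\qquad m(p+\omega)=\tfrac{C+S}2-\tfrac{S-C}2=C .
\]
So the set $\{p\}$ is no longer $m$-invariant exactly when $C\ne0$. The condition $S\ne0$ is needed at another fixed point in \eqref{eq:fixed}, namely $q=(\frac12,\frac12,\frac12,\frac12)$. There again $z=-1$, and since $q_2=\frac12$ and $(q+\omega)_2=0$, we get $m(q)=C$ and $m(q+\omega)=S$. So $\{q\}$ is a trap if $S=0$. Both traps are open exactly when $CS\ne0$.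
\end{example}

\begin{example}[dimension one]
Let $d=1$, $A=2$, $u=1$ and $w(x)=V_\theta(e^{-2\pi ix})w_0$ with $CS\ne0$. With $\zeta=e^{-2\pi i\eta}$ the filter \eqref{eq:mfromw} is $m=a_0+b_0\zeta+a_1\zeta^2+b_1\zeta^3$. If $m=0$, then $\zeta^2=1$ by Lemmas~\ref{lem:polyphase} and~\ref{lem:one}, so $m=\frac12(1+\zeta)$ and $\zeta=-1$. Thus $m$ vanishes only at $\omega=\frac12$. The next lemma then gives (iii), and we obtain a wavelet for each such $\theta$.
\end{example}

\begin{lemma}\label{lem:singlezero}
If a trigonometric polynomial $m$ vanishes at most at the point $\omega$, then it satisfies \textup{(iii)}.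
\end{lemma}
\begin{proof}
Let $K$ be nonempty, closed and $m$-invariant. If $K=\{0\}$, we are done. Otherwise there is $y\in K$ with $y\ne0$. As $B\omega=0\neq y$, the set $B^{-1}y$ does not contain $\omega$, so $m\ne0$ on it and $B^{-1}y\subset K$. Also $0\notin B^{-1}y$. So the argument applies to each point of $B^{-1}y$, and inductively $B^{-j}y\subset K$ for all $j$. By \eqref{eq:dense}, $K$ is dense. Being closed, it is $T$ and contains $0$.
\end{proof}

\section{Increasing angles: proof of Theorem~\ref{thm:general}}\label{sec:general}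

In dimension $d$ one rotation controls only one coordinate of $x=B\eta$. To force $x=0$ we use one rotation for each coordinate,
\begin{equation}\label{eq:w}
w(x)=V_{\theta_1}(z_1)V_{\theta_2}(z_2)\cdots V_{\theta_d}(z_d)\,w_0,\qquad z_i=e^{-2\pi ix_i},
\end{equation}
and we need that the rotations cannot undo each other's work. It turns out that this is so if
\[
0<\theta_1<\theta_2<\dots<\theta_d<\tfrac\pi4 .
\]

For a unit vector $w\in\mathbb C^2$ let
\[
X(w)=2\operatorname{Re}(\overline{w_1}w_2),\qquad W(w)=|w_1|^2-|w_2|^2 .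
\]
Together with $2\operatorname{Im}(\overline{w_1}w_2)$, these are the coordinates of a point on the unit sphere in $\mathbb R^3$; $w_0$ is the point $P=(X=1,\,W=0)$, and we want to know when the point of $w(x)$ lies on the equator $W=0$. Expanding $|w_1\cos\theta+w_2\sin\theta|^2$ gives
\[
|e_\theta^Tw|^2=\tfrac12\bigl(1+X\sin2\theta+W\cos2\theta\bigr),
\]
and by \eqref{eq:V} the left side does not change under $w\mapsto V_\theta(z)w$. So
\begin{equation}\label{eq:invariant}
X\sin2\theta+W\cos2\theta\quad\text{is invariant under } V_\theta(z).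
\end{equation}
On the sphere, $V_\theta(z)$ is a rotation about the axis $(\sin2\theta,\cos2\theta)$ of the $(X,W)$-plane; we shall use only \eqref{eq:invariant}. For $0<\theta<\frac\pi4$ consider the cap about this axis whose boundary circle passes through $P$:
\[
\mathcal C_\theta=\bigl\{w:\ X\sin2\theta+W\cos2\theta\ge\sin2\theta\bigr\}=\bigl\{w:\ W\ge(1-X)\tan2\theta\bigr\},
\]
where $w$ runs over the unit vectors, and let $\partial\mathcal C_\theta$ be the set where equality holds. See Figure~\ref{fig:caps}.

\begin{figure}[ht]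
\centering
\begin{tikzpicture}[scale=2.1]
\fill[gray!18] (1,0) arc (0:130:1) -- cycle;
\fill[gray!45] (1,0) arc (0:70:1) -- cycle;
\draw (0,0) circle (1);
\draw[thick] (1,0) -- (130:1);
\draw[thick] (1,0) -- (70:1);
\draw[->] (-1.3,0) -- (1.6,0) node[right] {$X$};
\draw[->] (0,-1.15) -- (0,1.35) node[above] {$W$};
\draw[dashed,->] (0,0) -- (65:1.3) node[above] {\small axis of $V_{\theta_1}$};
\draw[dashed,->] (0,0) -- (35:1.35) node[right] {\small axis of $V_{\theta_2}$};
\fill (1,0) circle (0.03) node[below right] {$P$};
\end{tikzpicture}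
\caption{The unit sphere projected to the $(X,W)$-plane, for $0<\theta_1<\theta_2<\frac\pi4$. The caps $\mathcal C_{\theta_2}$ (dark) and $\mathcal C_{\theta_1}$ (light and dark) are cut off by lines through $P$ orthogonal to the dashed axes. They are nested, and their boundary circles meet each other and the equator $W=0$ only at $P$. Rotating $P$ about the second axis stays in $\mathcal C_{\theta_2}\subset\mathcal C_{\theta_1}$; then rotating about the first axis stays in $\mathcal C_{\theta_1}$, which touches the equator only at $P$.}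
\label{fig:caps}
\end{figure}

We collect what the picture shows, for angles in $(0,\frac\pi4)$.
\begin{enumerate}
\item[(1)] $X\le1$, and $X(w)=1$ if and only if $w\in\mathbb C(1,1)^T$. Indeed $X\le2|w_1||w_2|\le1$, and equality forces $|w_1|=|w_2|$ and $\overline{w_1}w_2>0$, so $w_1=w_2$; the converse is clear. In this case $W=0$, so $w\in\partial\mathcal C_\theta$ for every $\theta$.
\item[(2)] $V_\theta(z)$ maps $\mathcal C_\theta$ onto itself and $\partial\mathcal C_\theta$ onto itself, by \eqref{eq:invariant}.
\item[(3)] If $\theta<\theta'$, then $\mathcal C_{\theta'}\subset\mathcal C_\theta$, and $X=1$ on $\mathcal C_{\theta'}\cap\partial\mathcal C_\theta$. Indeed, on $\mathcal C_{\theta'}$ we have $W\ge(1-X)\tan2\theta'\ge(1-X)\tan2\theta$, and if $W$ equals the right side, then $1-X=0$ as $\tan2\theta'>\tan2\theta$.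
\item[(4)] If $w\in\mathcal C_\theta$ and $W(w)=0$, then $X(w)=1$, since $0\ge(1-X)\tan2\theta$.
\end{enumerate}

\begin{lemma}\label{lem:caps}
Let $w(x)$ be as in \eqref{eq:w} with $0<\theta_1<\dots<\theta_d<\frac\pi4$. If $|w_1(x)|=|w_2(x)|$, then $x=0$ in $T$.
\end{lemma}
\begin{proof}
Let $w^{(d+1)}=w_0$ and $w^{(i)}=V_{\theta_i}(z_i)w^{(i+1)}$ for $i=d,\dots,1$, so $w^{(1)}=w(x)$.

\emph{Building up:} $w^{(i)}\in\mathcal C_{\theta_i}$ for $1\le i\le d$. For $i=d$ this follows from $w_0\in\mathcal C_{\theta_d}$ and (2). For $i<d$, $w^{(i+1)}\in\mathcal C_{\theta_{i+1}}\subset\mathcal C_{\theta_i}$ by (3), and then (2) applies.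

\emph{Going back:} $X(w^{(i)})=1$ for $1\le i\le d+1$. By hypothesis $W(w^{(1)})=0$, so $X(w^{(1)})=1$ by (4). Suppose $X(w^{(i)})=1$ with $i\le d$. By (1), $w^{(i)}\in\partial\mathcal C_{\theta_i}$, hence $w^{(i+1)}\in\partial\mathcal C_{\theta_i}$ by (2). If $i<d$, then also $w^{(i+1)}\in\mathcal C_{\theta_{i+1}}$, and (3) gives $X(w^{(i+1)})=1$. If $i=d$, then $w^{(d+1)}=w_0$ and there is nothing to show.

By (1), each $V_{\theta_i}(z_i)$ maps the line $\mathbb C(1,1)^T$ to itself. The components of $(1,1)^T$ along $e_{\theta_i}$ and $e_{\theta_i}^\perp$ are $\cos\theta_i+\sin\theta_i$ and $\cos\theta_i-\sin\theta_i$, both nonzero as $0<\theta_i<\frac\pi4$. They are multiplied by $1$ and $z_i$, respectively, so $z_i=1$. Thus $x=0$.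
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:general}]
Take $w$ as in \eqref{eq:w} with $0<\theta_1<\dots<\theta_d<\frac\pi4$, and $m$ as in \eqref{eq:mfromw}. Since $V_\theta(1)$ is the identity, $w(0)=w_0$, and Lemma~\ref{lem:polyphase} gives real coefficients and conditions (i) and (ii). If $m(\eta)=0$, then $|w_1|=|w_2|$ at $B\eta$, so $B\eta=0$ by Lemma~\ref{lem:caps} and $\eta\in\{0,\omega\}$. Since $m(0)=1$, $\eta=\omega$. So Lemma~\ref{lem:singlezero} gives (iii), and Proposition~\ref{prop:frame} applies.
\end{proof}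

\section{One rotation in $\mathbb R^4$: proof of Theorem~\ref{thm:four}}\label{sec:four}

Theorem~\ref{thm:general} already settles existence for $A_0$, with four rotations. We now use a single rotation, in the coordinate $x_3$. Given $C,S$ as in Theorem~\ref{thm:four}, choose $\theta$ with $C=\cos2\theta$ and $S=\sin2\theta$, and take $w(x)=V_\theta(e^{-2\pi ix_3})w_0$ and $u=e_2$ in \eqref{eq:mfromw}. By Lemma~\ref{lem:one},
\[
m(\eta)=a_0+a_1Z+Y(b_0+b_1Z),\qquad Y=e^{-2\pi i\eta_2},\quad Z=e^{-2\pi i(B_0\eta)_3}=e^{-2\pi iv\cdot\eta},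
\]
because $e_3\cdot B_0\eta=A_0e_3\cdot\eta=v\cdot\eta$. Passing from $\eta$ to $\eta+\omega$ sends $Y\mapsto-Y$ and $Z\mapsto Z$, so the second filter of Proposition~\ref{prop:frame} is
\[
n=Y\bigl(a_0+a_1\overline Z-b_0\overline Y-b_1\overline Y\,\overline Z\bigr)=a_0Y+a_1Y\overline Z-b_0-b_1\overline Z .
\]
Reading off frequencies, we see that the $\varphi$ and $\psi$ of Proposition~\ref{prop:frame} satisfy the formulas of Theorem~\ref{thm:four}. Conditions (i) and (ii) hold by Lemma~\ref{lem:polyphase}. Only (iii) remains.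

\paragraph{The zero set.} If $m(\eta)=0$, then $|a_0+a_1Z|=|b_0+b_1Z|$, so $Z=1$ by Lemma~\ref{lem:one} and $CS\ne0$. Then $m=\frac12(1+Y)$, so $Y=-1$. Conversely $m=0$ if $Z=1$ and $Y=-1$. Hence the zero set of $m$ is
\[
N=\bigl\{\eta\in T:\ \eta_2=\tfrac12,\ \eta_2-\eta_3-\eta_4=0\bigr\},
\]
a two-dimensional coset instead of a single point. When we follow all preimages of a point, as in Lemma~\ref{lem:singlezero}, some may now be lost in $N$ at every level. The first lemma says that at most one is lost at each level, and the second describes the points that lose a preimage in the first step.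

\begin{lemma}\label{lem:atmostone}
For all $x\in T$ and $j\ge1$, $|N\cap B_0^{-j}x|\le1$.
\end{lemma}
\begin{proof}
The difference of two points of $N\cap B_0^{-j}x$ lies in the group
\[
\Gamma=\{\kappa\in T:\ \kappa_2=0,\ (B_0\kappa)_3=0,\ B_0^j\kappa=0\}.
\]
Since $\ker B_0^j$ has order $2^j$, $\Gamma$ is a finite $2$-group. If $\Gamma\neq0$, it contains an element $\kappa$ of order $2$. By \eqref{eq:B0}, $B_0^4\kappa=-B_0^2\kappa-2\kappa=-B_0^2\kappa=B_0^2\kappa$, so $B_0^2\kappa=B_0^4\kappa=B_0^6\kappa=\cdots$, and as $B_0^j\kappa=0$ this common value is $0$. Hence $B_0\kappa\in\ker B_0=\{0,\omega\}$. Since $(B_0\kappa)_3=0$ and $\omega_3=\frac12$, $B_0\kappa=0$. So $\kappa\in\{0,\omega\}$, and since $\kappa_2=0$ and $\omega_2=\frac12$, $\kappa=0$, a contradiction.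
\end{proof}

The proof shows why $x_3$ was a suitable coordinate to rotate in: $\omega_3\neq0$.

\begin{lemma}\label{lem:M}
Let $M=B_0(N)$. Every $\xi\in M$ satisfies $\xi_3=0$ and $\xi_1=\xi_4$. It has exactly one preimage outside $N$, and the second coordinate of that preimage is $0$.
\end{lemma}
\begin{proof}
Let $\xi=B_0\eta$ with $\eta\in N$. By \eqref{eq:B0}, $\xi_3=\eta_2-\eta_3-\eta_4=0$ and $\xi_4-\xi_1=2(\eta_3+\eta_4)=2\eta_2=0$. The other preimage is $\eta+\omega$, with second coordinate $\frac12+\frac12=0$. So it is not in $N$.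
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:four}]
We verify (iii). Let $K\subset T$ be nonempty, closed and $m$-invariant.

\emph{Case 1: there is $y\in K\setminus M$.} The idea is that the number of preimages doubles at each level while at most one branch is lost, so that somewhere a complete tree of preimages of any prescribed depth grows. For $j\ge1$ let $S_j$ be the set of $\eta\in B_0^{-j}y$ such that none of $\eta,B_0\eta,\dots,B_0^{j-1}\eta$ lies in $N$. By invariance, followed down the chain $B_0^{j-1}\eta,\dots,B_0\eta,\eta$, we have $S_j\subset K$. A point $\eta\in B_0^{-j}y$ outside $S_j$ has $B_0^{j-i}\eta\in N\cap B_0^{-i}y$ for some $1\le i\le j$. This intersection is empty for $i=1$, because $y\notin M$, and has at most one point for $i\ge2$ by Lemma~\ref{lem:atmostone}. Each such point is the image of $2^{j-i}$ points of $B_0^{-j}y$ under $B_0^{j-i}$. So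
\[
|S_j|\ \ge\ 2^j-\sum_{i=2}^j2^{j-i}\ =\ 2^{j-1}+1\ >\ 2^{j-1}.
\]
Given $J\ge1$, choose $j$ with $2^{j-1}\ge J$. For each $i=j+1,\dots,j+J$, the set $N\cap B_0^{-i}y$ has at most one point, which $B_0^{i-j}$ maps to one point of $B_0^{-j}y$. This marks at most $J<|S_j|$ points of $B_0^{-j}y$, so some $x\in S_j$ is unmarked, that is, $N\cap B_0^{-l}x=\emptyset$ for $1\le l\le J$. Since $x\in K$, invariance gives $B_0^{-l}x\subset K$ for $l=1,\dots,J$ successively. By \eqref{eq:dense}, $K$ comes within $\varepsilon_J$ of every point of $T$. As $J$ is arbitrary and $K$ is closed, $K=T\ni0$.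

\emph{Case 2: $K\subset M$.} Take $y_0\in K\subset M$, and let $y_1$ be its preimage outside $N$. Then $m(y_1)\ne0$, so $y_1\in K\subset M$. By Lemma~\ref{lem:M}, $(y_1)_2=0$ (as the preimage outside $N$ of a point of $M$), and $(y_1)_3=0$, $(y_1)_1=(y_1)_4$ (as a point of $M$). So $y_1=(q,0,0,q)$ with some $q\in\mathbb R/\mathbb Z$, and $y_0=B_0y_1=(-q,q,-q,q)$. Since $y_0\in M$, its third coordinate is $0$. So $q=0$, $y_1=0$, and $0\in K$.

Thus (iii) holds, and Proposition~\ref{prop:frame} proves the theorem.
\end{proof}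

\begin{remark}
The condition $CS\ne0$ cannot be dropped. If $CS=0$, then one of $a_0,a_1$ and one of $b_0,b_1$ vanish, so the filter has only two nonzero coefficients, which Theorem~\ref{thm:optimal} excludes.
\end{remark}

\section{Three coefficients never suffice: proof of Theorem~\ref{thm:optimal}}\label{sec:optimal}

The reason is the one met in Example~\ref{ex:trap}. With at most three coefficients, orthonormality will leave only two-term filters of Haar type, and such a filter has modulus $1$ at one of the nonzero fixed points \eqref{eq:fixed}.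

\begin{proof}[Proof of Theorem~\ref{thm:optimal}]
Suppose $\varphi$ is such a function, and let $m(\xi)=\sum_kh_ke^{-2\pi ik\cdot\xi}$. As $\varphi$ is in $L^2$ with compact support, it is in $L^1$; so $\hat\varphi$ is continuous and bounded, and $\hat\varphi(B_0\eta)=m(\eta)\hat\varphi(\eta)$ for all $\eta\in\mathbb R^4$. Since $[\varphi,\varphi]=1$, \eqref{eq:transfer} and continuity give $|m(\eta)|^2+|m(\eta+\omega)|^2=1$ for all $\eta$. With $F,G$ as in \eqref{eq:split}, \eqref{eq:parallelogram} becomes
\begin{equation}\label{eq:half}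
|F|^2+|G|^2=\tfrac12\quad\text{on }T.
\end{equation}

\emph{Step 1: at most one term in each coset.} A trigonometric polynomial with at least two terms has nonconstant modulus. For if $k^+$ and $k^-$ are its lexicographically largest and smallest frequencies, then the difference $k^+-k^-\ne0$ arises only once among differences of frequencies, so the corresponding Fourier coefficient of the square of the modulus is nonzero. If one of $F,G$ had two or three terms, then, there being at most three terms in all, the other would have at most one and hence constant modulus, so $|F|^2+|G|^2$ would be nonconstant, against \eqref{eq:half}. So $F$ and $G$ have at most one term each.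

\emph{Step 2: $|m(0)|=1$.} We know that $|m|\le1$. If $|m(0)|<1$, then $|m|\le r$ in a neighborhood of $0$ for some $r<1$. For each $\xi\in\mathbb R^4$ we have $B_0^{-j}\xi\to0$, and $\hat\varphi$ is bounded, so
\[
\hat\varphi(\xi)=\prod_{j=1}^nm(B_0^{-j}\xi)\cdot\hat\varphi(B_0^{-n}\xi)\longrightarrow0\qquad(n\to\infty),
\]
hence $\hat\varphi=0$ and $\varphi=0$, which is impossible.

\emph{Step 3: a nonzero fixed point where $|m|=1$.} If $m$ had only one term, then $|m|\equiv2^{-1/2}$ by \eqref{eq:half}, against Step 2; and $m=0$ contradicts \eqref{eq:half}. So $m$ has exactly two terms, with frequencies $k_1,k_2$ in different cosets, and $|h_{k_1}+h_{k_2}|=|m(0)|=1$ by Step 2. The points \eqref{eq:fixed} form a group of order $4$ fixed pointwise by $B_0$. The homomorphism $q\mapsto(k_1-k_2)\cdot q$ maps it to $\frac12\mathbb Z/\mathbb Z$, which has order $2$. Hence there is $p\ne0$ in the group with $(k_1-k_2)\cdot p=0$, and $|m(p)|=|h_{k_1}+h_{k_2}|=1$.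

\emph{Step 4: contradiction.} By Lemma~\ref{lem:bracket}, $\sum_k|\hat\varphi(\xi+k)|^2=1$ for every $\xi$. In particular there is $y\in\mathbb R^4$ that represents $p$ and has $\hat\varphi(y)\neq0$; moreover $y\ne0$ since $p\ne0$ in $T$. All the points $B_0^iy$ represent $B_0^ip=p$. So
\[
|\hat\varphi(B_0^ny)|=|\hat\varphi(y)|\prod_{i=0}^{n-1}|m(B_0^iy)|=|\hat\varphi(y)|\ne0\qquad\text{for all }n .
\]
But $|B_0^ny|\ge|y|/\|B_0^{-n}\|\to\infty$, and $\hat\varphi$ tends to $0$ at infinity by the Riemann--Lebesgue lemma. This contradiction proves the theorem.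
\end{proof}

The refinement equation of Theorem~\ref{thm:four} has exactly four nonzero coefficients, at the distinct frequencies $0$, $v$, $e_2$, $e_2+v$. So four is the minimum for $A_0$.

\begin{thebibliography}{1}
\bibitem{source} \emph{On Symmetric Compactly Supported Wavelets with Vanishing Moments Associated to $E_d^{(2)}(\mathbb Z)$ Dilations}, \url{https://springerlink.bibliotecabuap.elogim.com/article/10.1007/s00041-020-09782-2}, doi:10.1007/s00041-020-09782-2.
\end{thebibliography}

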